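\title{Continuum many atoms in the transducer degrees}

\begin{abstract}
Finite state transducers order infinite words: $\sigma\ge\tau$ if some transducer writes $\tau$ while reading $\sigma$. The ultimately periodic words form the least degree of this order, and an atom is a degree directly above it. We prove that there are exactly $2^{\aleph_0}$ atoms. The proof is a perfect-tree construction that rests on a dichotomy for two finite words: either they commute, and then all their infinite products coincide, or a finite state transducer can decode their infinite products. A refinement gives a Cantor set of pairwise incomparable words of atom degree that are uniformly recurrent and have factor complexity $p$ with $\liminf_m p(m)/m=1$. On the other hand, the binary words of atom degree form a null and meager set.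
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{stream} over a finite alphabet $\Sigma$ is an infinite word $\sigma=\sigma(0)\sigma(1)\sigma(2)\cdots\in\Sigma^{\mathbb N}$. A \emph{finite state transducer} is a tuple $T=(\Sigma,\Gamma,Q,q_0,\delta,\lambda)$, where $\Sigma$ and $\Gamma$ are finite input and output alphabets, $Q$ is a finite set of states, $q_0\in Q$ is the initial state, $\delta\colon Q\times\Sigma\to Q$ is the transition function and $\lambda\colon Q\times\Sigma\to\Gamma^*$ is the output function. On input $\sigma$ the transducer passes through the states $q_{i+1}=\delta(q_i,\sigma(i))$ and writes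
\[
T(\sigma)=\lambda(q_0,\sigma(0))\,\lambda(q_1,\sigma(1))\,\lambda(q_2,\sigma(2))\cdots .
\]
The words $\lambda(q,a)$ may be empty, so $T(\sigma)$ may be finite or infinite. For streams $\sigma$ and $\tau$ we write $\sigma\ge\tau$, and say that $\sigma$ \emph{transduces} to $\tau$, if $T(\sigma)=\tau$ for some transducer $T$. Thus $\sigma\ge\tau$ says that $\tau$ can be produced from $\sigma$ in one pass with bounded memory. The relation is a preorder: one transducer copies its input, and two transducers are composed by feeding the output of the first into the second and keeping both states. The classes of the equivalence relation ``$\sigma\ge\tau$ and $\tau\ge\sigma$'' are the \emph{transducer degrees}, and $\ge$ induces a partial order on them.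

A stream is \emph{ultimately periodic} if it has the form $uv^\omega=uvvv\cdots$ with finite words $u$ and $v\ne\varepsilon$. Every stream transduces to $uv^\omega$: write $uv$ on the first input letter and $v$ on each later one. Conversely, when a transducer reads $uv^\omega$, the states in which it begins the successive copies of $v$ eventually run through a cycle, so the output is finite or ultimately periodic. Hence the ultimately periodic streams form the least degree $\mathbf 0$. A degree $\mathfrak a\ne\mathbf 0$ is an \emph{atom} if there is no degree $\mathfrak b$ with $\mathbf 0\lneq\mathfrak b\lneq\mathfrak a$. A stream of atom degree is indivisible for finite memory: whatever a transducer extracts from it is either periodic, and so could have been produced from any input, or suffices to rebuild the whole stream.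

Infinitely many atoms are known. For $f\colon\mathbb N\to\mathbb N$ let
\[
\langle f\rangle=1\,0^{f(0)}\,1\,0^{f(1)}\,1\,0^{f(2)}\cdots .
\]
For each $k\ge1$ the degree of $\langle p_k\rangle$ with $p_k(n)=\sum_{i=0}^{k-1}(kn+i)^k$ is an atom, and these atoms are pairwise distinct. The first of them is the degree of $\langle n\rangle=1\,10\,100\,1000\cdots$. The problem that we solve comes from \cite{TD}: \emph{are there continuum many atoms?}

One may well guess that atoms are scarce. The examples above are countably many, and they are sparse streams of a very special shape. A typical binary stream is certainly not of atom degree: it transduces to its subsequence of even-indexed letters, which has no reason to be periodic and no means to recover the odd-indexed letters. Against this guess stands the form of the definition. There are only countably many transducers, so being an atom is a countable list of requirements, one for each transducer, and such lists can often be met one requirement at a time while keeping a perfect set of candidates. This is what happens.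

\begin{theorem}\label{thm:main}
There are exactly $2^{\aleph_0}$ atom degrees.
\end{theorem}

Distinct atoms are incomparable, so the atoms form an antichain, and it is as large as the set of all degrees.

The construction is flexible enough to produce atoms that look nothing like $\langle p_k\rangle$. Let $2^\omega=\{0,1\}^{\mathbb N}$ carry the product topology. A \emph{factor} of a word is a finite block of consecutive letters, and $p_\sigma(m)$ is the number of distinct factors of length $m$ of the stream $\sigma$. A stream is \emph{uniformly recurrent} if for each of its factors $f$ there is an $L$ such that $f$ occurs in every factor of length $L$. The Morse--Hedlund theorem says that $p_\sigma(m)\ge m+1$ for all $m$ unless $\sigma$ is ultimately periodic. (Every factor extends to the right, so $p_\sigma$ is nondecreasing; if $p_\sigma(m)=p_\sigma(m+1)$, then each letter is determined by the $m$ letters before it and $\sigma$ is ultimately periodic; and $p_\sigma(0)=1$.) So $\liminf_m p_\sigma(m)/m\ge1$ for every stream that is not ultimately periodic.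

\begin{theorem}\label{thm:perfect}
There is a perfect set $P\subseteq2^\omega$, homeomorphic to the Cantor set, such that:
\begin{enumerate}
\item[(1)] every $\sigma\in P$ has atom degree, and distinct members of $P$ are $\ge$-incomparable;
\item[(2)] every $\sigma\in P$ is uniformly recurrent and satisfies $\liminf_m p_\sigma(m)/m=1$, the least possible value for a stream that is not ultimately periodic;
\item[(3)] no $\sigma\in P$ transduces to any $\langle f\rangle$ with $f\colon\mathbb N\to\mathbb N$ unbounded. In particular, these atoms all differ from the atoms $\langle p_k\rangle$.
\end{enumerate}
\end{theorem}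

The guess that atoms are scarce is correct in the sense of measure and category. Lebesgue measure on $2^\omega$ is the product of the uniform measures on $\{0,1\}$.

\begin{theorem}\label{thm:null}
The set of binary streams of atom degree is Lebesgue-null and meager in $2^\omega$, although it is dense and contains a perfect set of pairwise incomparable streams.
\end{theorem}

The proof of Theorem~\ref{thm:main} is a perfect-tree construction in the style of Sacks and Spector. Section~\ref{sec:words} treats transducers with one state, where everything is a question about two finite words. Section~\ref{sec:stable} shows that any transducer behaves like a one-state transducer on a suitable set $W\{u,v\}^\omega$, and Section~\ref{sec:tree} arranges such sets in a tree. Section~\ref{sec:refined} chooses $u$ and $v$ with more care to control recurrence and complexity. Section~\ref{sec:graphs} shows that graphs of transducers are small, which gives both the incomparability in Theorem~\ref{thm:perfect} and Theorem~\ref{thm:null}.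

\subsection*{Conventions}
Renaming letters does not change degrees and renaming states does not change outputs, so we take all alphabets and state sets to be finite subsets of $\mathbb N$. Then there are countably many transducers, and each stream has only countably many transducts. A transducer that reads a binary stream may be taken to have input alphabet $\{0,1\}$; we fix an enumeration $T_0,T_1,T_2,\dots$ of all transducers with this input alphabet. We write $\delta^*(q,w)$ for the state reached and $\lambda^*(q,w)$ for the word written when the finite word $w$ is read from state $q$, and $\sigma|_n$ for the prefix of length $n$ of $\sigma$. A word $w$ is a \emph{loop} at $q$ if $\delta^*(q,w)=q$.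

We call a binary stream $\sigma$ \emph{good for $T$} if $T(\sigma)$ is finite, or ultimately periodic, or satisfies $T(\sigma)\ge\sigma$. If $\sigma$ is good for every $T_n$ and $\sigma\ge\tau$, then $\tau=T_n(\sigma)$ for some $n$, so $\tau$ has degree $\mathbf 0$ or the degree of $\sigma$. Therefore:
\begin{equation}\label{eq:good}
\text{if $\sigma$ is good for every $T_n$, it is ultimately periodic or has atom degree.}
\end{equation}

\section{Two words commute or can be decoded}\label{sec:words}

A transducer with input alphabet $\{0,1\}$ and a single state is a \emph{morphism} $\varphi\colon\{0,1\}^*\to\Gamma^*$: it replaces each $0$ by a word $X=\varphi(0)$ and each $1$ by a word $Y=\varphi(1)$. We call $\varphi$ \emph{commuting} if $XY=YX$ and \emph{noncommuting} otherwise. In the second case $X$ and $Y$ are nonempty, so $\varphi(x)$ is a stream for every $x\in2^\omega$. We show that every binary stream is good for every morphism, for opposite reasons in the two cases.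

In the commuting case all information is lost.

\begin{lemma}[Lyndon--Sch\"utzenberger]\label{lem:commute}
If $XY=YX$, then $X$ and $Y$ are powers of a common, possibly empty, word $p$. Consequently, if $\varphi$ is commuting, then $y\varphi(x)$ is finite or equal to $yp^\omega$ for every finite word $y$ and every $x\in2^\omega$.
\end{lemma}

\begin{proof}
Induction on $|X|+|Y|$. If one of the words is empty, let $p$ be the other. Otherwise let $1\le|X|\le|Y|$, say. Both $X$ and $Y$ are prefixes of $XY=YX$, so $Y=XY'$. Canceling $X$ in $XXY'=XY'X$ gives $XY'=Y'X$, so $X$ and $Y'$ are powers of a common word, and then so is $Y$.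
\end{proof}

In the noncommuting case nothing is lost, but this needs an argument, since one of the two words may be a prefix of the other.

\begin{example}\label{ex:decode}
Let $X=01$ and $Y=010$. Then $XY=01010$ and $YX=01001$ share the prefix $z=010$ and differ in the fourth letter. The products $XX=0101$, $XY=01010$, $YX=01001$, $YY=010010$ all begin with $z$, so the first three letters of $\varphi(x)$ tell us nothing. The fourth letter is $1$ for the products that begin with $X$ and $0$ for those that begin with $Y$. To decode $\varphi(x)$ we look four letters ahead, learn $x(0)$, delete $X$ or $Y$ accordingly, and repeat.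
\end{example}

The first position where $XY$ and $YX$ differ plays the same role in general.

\begin{lemma}\label{lem:decode}
Let $\varphi\colon\{0,1\}^*\to\Gamma^*$ be noncommuting, $X=\varphi(0)$, $Y=\varphi(1)$ and $M=|X|+|Y|$.
\begin{enumerate}
\item[(a)] For $x\in2^\omega$, the prefix of length $M$ of $\varphi(x)$ determines $x(0)$. In particular, $\varphi$ is injective on $2^\omega$.
\item[(b)] If $g\colon\{0,1\}^*\to\{0,1\}^*$ is noncommuting, then so is $\varphi\circ g$.
\item[(c)] For every $y\in\Gamma^*$ and every $x\in2^\omega$, the streams $y\varphi(x)$ and $x$ have the same degree.
\end{enumerate}
\end{lemma}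

\begin{proof}
(a) Let $z$ be the longest common prefix of $XY$ and $YX$. These words are distinct and have length $M$, so $|z|<M$ and there are letters $a\ne b$ such that $za$ is a prefix of $XY$ and $zb$ is a prefix of $YX$.

First, $z$ is a prefix of $Xz$. Indeed, $Xz$ is a prefix of $XYX$ because $z$ is a prefix of $YX$, and $z$ is a prefix of $XYX$ because it is a prefix of $XY$; of two prefixes of the same word, the shorter is a prefix of the longer. Exchanging $X$ and $Y$, we see that $z$ is a prefix of $Yz$. It follows by induction that $z$ is a prefix of $wz$ for every product $w$ of $X$'s and $Y$'s: if $z$ is a prefix of $w'z$, then $Xz$ is a prefix of $Xw'z$ and $Yz$ is a prefix of $Yw'z$. For $|w|\ge|z|$ this says that $z$ is a prefix of $w$. Hence $z$ is a prefix of $\varphi(x)$ for every $x\in2^\omega$.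

Now let $x(0)=0$. Then $\varphi(x)$ is $X$ followed by a stream of the same kind, so it begins with $Xz$. The words $z$ and $Y$ are both prefixes of $YX$, so one of $Xz$ and $XY$ is a prefix of the other. Both have length at least $|z|+1$, so they have the same prefix of this length, which is $za$. Thus $\varphi(x)$ begins with $za$. Exchanging $X$ and $Y$, we see that $\varphi(x)$ begins with $zb$ if $x(0)=1$. So the letter at position $|z|<M$ determines $x(0)$. If $\varphi(x)=\varphi(x')$, then $x(0)=x'(0)$; we cancel $\varphi(x(0))$ and repeat to get $x=x'$.

(b) Let $u=g(0)$ and $v=g(1)$. If $\varphi(uv)=\varphi(vu)$, then $\varphi(uv0^\omega)=\varphi(vu0^\omega)$, so $uv0^\omega=vu0^\omega$ by (a), and $uv=vu$ because $|uv|=|vu|$.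

(c) A transducer with two states writes $y\varphi(x(0))$ on the first letter and $\varphi(x(i))$ on the later ones, so $x\ge y\varphi(x)$. For the converse, let $U$ skip the first $|y|$ letters and then store the letters it reads in a buffer, which is initially empty. We maintain that the buffer followed by the unread input is $\varphi(x')$, where $x'$ is the part of $x$ not yet written. When a letter brings the buffer to length $M$, the buffer determines $c=x'(0)$ by (a). Then $U$ writes $c$ and deletes the prefix $\varphi(c)$ from the buffer. This is possible because $|\varphi(c)|\le M$, and it leaves fewer than $M$ letters because $|\varphi(c)|\ge1$. The states of $U$ are a counter up to $|y|$ and the words of length less than $M$, so there are finitely many; transitions that never occur on inputs $y\varphi(x)$ are defined arbitrarily. The buffer fills up again after at most $M$ letters, so $U(y\varphi(x))=x$.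
\end{proof}

\begin{remark}\label{rem:three}
The dichotomy is special to two words. Let $\psi$ be the morphism on $\{0,1,2\}$ that erases $2$ and fixes $0$ and $1$, and let $\tau\in2^\omega$ not be ultimately periodic. Inserting or not inserting a $2$ after each letter of $\tau$ gives uncountably many streams $\sigma$ with $\psi(\sigma)=\tau$, and $\tau\ge\sigma$ holds for only countably many of them. This is why all sets of candidates below are generated by exactly two words.
\end{remark}

\section{Making a transducer act as a morphism}\label{sec:stable}

With two states the dichotomy fails on $2^\omega$, but it can be restored on a smaller set.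

\begin{example}\label{ex:even}
Let $T_{\mathrm{ev}}$ alternate between a state that copies the input letter and a state that erases it, starting with the copying state, so that $T_{\mathrm{ev}}(\sigma)=\sigma(0)\sigma(2)\sigma(4)\cdots$. Let $T_{\mathrm{odd}}$ be the same machine started in the erasing state. Many streams are not good for $T_{\mathrm{ev}}$: a stream $E$ that is not ultimately periodic equals $T_{\mathrm{ev}}(\sigma)$ for uncountably many $\sigma$, and $E\ge\sigma$ holds for only countably many. Now restrict the input to $\{00,10\}^\omega$, that is, to streams $h(x)$ with $h(0)=00$ and $h(1)=10$. Both words are loops at both states, so each machine treats the blocks $h(0)$ and $h(1)$ always in the same way and acts on $x$ as a morphism. For $T_{\mathrm{ev}}$ the morphism is $0\mapsto0$, $1\mapsto1$; it is noncommuting, and $T_{\mathrm{ev}}(h(x))=x\ge h(x)$. For $T_{\mathrm{odd}}$ it is $0\mapsto0$, $1\mapsto0$; it is commuting, and $T_{\mathrm{odd}}(h(x))=0^\omega$. So all streams in $\{00,10\}^\omega$ are good for both machines.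

The transducer that copies the letters at positions divisible by $4$ maps $h(x)$ to $T_{\mathrm{ev}}(x)$ and poses the original problem again, for $x$. We restrict $x$ in its turn to $\{00,10\}^\omega$ and arrive at $\{0000,1000\}^\omega$. This set lies inside the previous one, so what was gained for $T_{\mathrm{ev}}$ and $T_{\mathrm{odd}}$ is kept.
\end{example}

In general the transducer must first be driven to a state that has suitable loops, so we allow a fixed prefix.

A \emph{condition} is a pair $c=(W,h)$, where $W\in\{0,1\}^*$ and $h\colon\{0,1\}^*\to\{0,1\}^*$ is a noncommuting morphism. It defines a map and a set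
\[
\hat c\colon2^\omega\to2^\omega,\quad \hat c(x)=Wh(x),\qquad\qquad [c]=\hat c(2^\omega)=W\{h(0),h(1)\}^\omega .
\]
The map $\hat c$ is continuous, because $x|_n$ determines at least $n$ letters of $\hat c(x)$, and it is injective by Lemma~\ref{lem:decode}(a). In particular $[c]$ is compact and nonempty. Conditions can be composed: for $c=(W,h)$ and $d=(e,g)$ let
\[
c\cdot d=(Wh(e),\,h\circ g).
\]
This is a condition by Lemma~\ref{lem:decode}(b). Since $Wh(e)\,h(g(x))=Wh(e\,g(x))$, the map defined by $c\cdot d$ is $\hat c\circ\hat d$, and so $[c\cdot d]\subseteq[c]$.

Let $T$ be a transducer with input alphabet $\{0,1\}$. A condition $c=(W,h)$ is \emph{$T$-stable} if $h(0)$ and $h(1)$ are both loops at the state $q=\delta^*(q_0,W)$. In this case let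
\[
y=\lambda^*(q_0,W),\qquad \varphi(0)=\lambda^*(q,h(0)),\qquad\varphi(1)=\lambda^*(q,h(1)).
\]
Reading $Wh(x)$, the transducer is in state $q$ at the beginning of every block $h(x(i))$, so
\begin{equation}\label{eq:trace}
T(Wh(x))=y\,\varphi(x)\qquad\text{for all }x\in2^\omega .
\end{equation}
We call $(y,\varphi)$ the \emph{trace} of $T$ on $c$.

\begin{lemma}\label{lem:dichotomy}
Let $c$ be $T$-stable with trace $(y,\varphi)$. If $\varphi$ is commuting, then $T(\sigma)$ is finite or ultimately periodic for all $\sigma\in[c]$. If $\varphi$ is noncommuting, then $T(\sigma)\ge\sigma$ for all $\sigma\in[c]$. In both cases every $\sigma\in[c]$ is good for $T$.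
\end{lemma}

\begin{proof}
Let $\sigma=Wh(x)$, so that $T(\sigma)=y\varphi(x)$ by \eqref{eq:trace}. The commuting case is Lemma~\ref{lem:commute}. In the noncommuting case, Lemma~\ref{lem:decode}(c), applied to $(y,\varphi)$ and to $(W,h)$, gives $y\varphi(x)\ge x\ge Wh(x)$.
\end{proof}

It remains to find a stable condition inside any given one. We also prescribe the first letter $b$ of the new prefix; this will let the construction branch. The only property of $T$ that is used is that $Q$ is finite.

\begin{lemma}\label{lem:step}
Let $c=(W,h)$ be a condition, $T$ a transducer with input alphabet $\{0,1\}$, and $b\in\{0,1\}$. There is a condition $d=(e,g)$ such that $e$ begins with $b$ and $c\cdot d$ is $T$-stable.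
\end{lemma}

\begin{proof}
On $[c]$ the transducer reads whole blocks $h(0)$ and $h(1)$, so we let words act on states through $h$: for $q\in Q$ and $w\in\{0,1\}^*$ put
\begin{equation}\label{eq:action}
q\circ w=\delta^*(q,h(w)).
\end{equation}
Then $q\circ ww'=(q\circ w)\circ w'$. Let $A(q)=\{q\circ w:w\in\{0,1\}^*\}$ be the set of states reachable from $q$; it contains $q$. Let $s=\delta^*(q_0,W)$. Among the states in $A(s\circ b)$ choose $q=s\circ bw$ with $|A(q)|$ minimal. If $q'\in A(q)$, then $q'\in A(s\circ b)$ and $A(q')\subseteq A(q)$, so $A(q')=A(q)$ by minimality, and $q\in A(q')$. Applying this to $q'=q\circ0$ and $q'=q\circ1$, we find words $u=0a$ and $v=1a'$ with $q\circ u=q\circ v=q$. They begin with different letters, so $uv\ne vu$. Let $e=bw$, $g(0)=u$ and $g(1)=v$. Then $\delta^*(q_0,Wh(e))=s\circ e=q$, and $h(g(0))$ and $h(g(1))$ are loops at $q$.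
\end{proof}

\begin{remark}\label{rem:limit}
By Lemma~\ref{lem:decode}(c), $\hat c(x)$ has the same degree as $x$. So every set $[c]$ still meets every degree that contains a binary stream, and no finite number of steps restricts the degrees that occur. The restriction to atoms appears only in the limit.
\end{remark}

\section{A tree of conditions}\label{sec:tree}

Applying Lemma~\ref{lem:step} to $T_0,T_1,T_2,\dots$ in turn gives a decreasing sequence of compact sets, and a stream in their intersection is good for every $T_n$. A single such stream might be ultimately periodic, and in any case it gives one degree. Both problems disappear if we split in two at every step and then count.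

A \emph{tree of conditions} is a family $c_s=(W_s,h_s)$, indexed by $s\in\{0,1\}^*$, such that for all $s$ and all $b\in\{0,1\}$ the condition $c_{sb}$ is $T_{|s|}$-stable and has the form $c_s\cdot(e,g)$ with $e$ beginning with $b$. By Lemma~\ref{lem:step}, every condition is the root $c_\varepsilon$ of some tree of conditions.

\begin{lemma}\label{lem:fusion}
Let $(c_s)$ be a tree of conditions. For every $\beta\in2^\omega$ the set $\bigcap_n[c_{\beta|_n}]$ consists of a single stream $\sigma_\beta$. The map $\beta\mapsto\sigma_\beta$ is a homeomorphism of $2^\omega$ onto a compact set $K\subseteq[c_\varepsilon]$, and every member of $K$ is ultimately periodic or has atom degree.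
\end{lemma}

\begin{proof}
The sets $[c_{\beta|_n}]$ are nonempty, compact and decreasing, so their intersection is nonempty. All members of $[c_s]$ begin with $W_s$, and $W_{sb}=W_sh_s(e)$ is longer than $W_s$ because $e$, $h_s(0)$ and $h_s(1)$ are nonempty; thus $|W_s|\ge|s|$. Hence the intersection is a single stream $\sigma_\beta$, and $\beta|_n$ determines the first $n$ letters of $\sigma_\beta$, which gives continuity. Every member of $[c_{sb}]$ has the form $\hat c_s(x)$ with $x(0)=b$, and $\hat c_s$ is injective, so $[c_{s0}]\cap[c_{s1}]=\emptyset$. If $\beta\ne\beta'$ and $s$ is their longest common prefix, then one of $\sigma_\beta,\sigma_{\beta'}$ lies in $[c_{s0}]$ and the other in $[c_{s1}]$, so they differ. A continuous injection of a compact space into a Hausdorff space is a homeomorphism onto its image. Finally, $\sigma_\beta$ lies in $[c_{\beta|_{n+1}}]$, and $c_{\beta|_{n+1}}$ is $T_n$-stable, so $\sigma_\beta$ is good for $T_n$ by Lemma~\ref{lem:dichotomy}. This holds for all $n$, and \eqref{eq:good} applies.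
\end{proof}

\begin{proposition}\label{prop:local}
Let $w,u,v\in\{0,1\}^*$ with $uv\ne vu$. Then $w\{u,v\}^\omega$ contains streams of $2^{\aleph_0}$ different atom degrees. In particular, the streams of atom degree are dense in $2^\omega$.
\end{proposition}

\begin{proof}
Take a tree of conditions with root $(w,h)$, where $h(0)=u$ and $h(1)=v$, and let $K\subseteq w\{u,v\}^\omega$ be as in Lemma~\ref{lem:fusion}. The set $K$ has $2^{\aleph_0}$ members and only countably many binary streams are ultimately periodic, so $2^{\aleph_0}$ members of $K$ have atom degree. A degree contains only countably many binary streams, since all of them are transducts of any one of them. If the streams found lie in $\kappa$ degrees, then $2^{\aleph_0}\le\kappa\cdot\aleph_0$ and $\kappa\le2^{\aleph_0}$, so $\kappa=2^{\aleph_0}$. For density, take $u=0$, $v=1$ and $w$ arbitrary.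
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Proposition~\ref{prop:local} gives at least $2^{\aleph_0}$ atoms. There are only $2^{\aleph_0}$ streams over finite subsets of $\mathbb N$, hence at most $2^{\aleph_0}$ degrees.
\end{proof}

\section{Recurrence and low complexity}\label{sec:refined}

Lemma~\ref{lem:step} leaves much freedom: any two noncommuting loops at the chosen state will do. We use this freedom to secure items (2) and (3) of Theorem~\ref{thm:perfect} for all streams in the limit set of a tree. Let $\sigma=\sigma_\beta$ and write $(W_n,h_n)$ for the conditions along $\beta$, so that $\sigma=W_nh_n(x_n)$ for every $n$.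

\emph{Recurrence.} Every factor of $\sigma$ occurs in some prefix $W_n$. It will recur with bounded gaps if $W_n$ occurs in both blocks $h_n(0)$ and $h_n(1)$. The form of this requirement that passes from one level to the next is the following: a condition $(W,h)$ is \emph{anchored} if $W$ is a suffix of both $h(0)$ and $h(1)$. If $(W,h)$ is anchored and $g(0)$, $g(1)$ both end in $1e$, then $h(g(0))$ and $h(g(1))$ end in $h(1)h(e)$, hence in $Wh(e)$, and $(W,h)\cdot(e,g)$ is anchored. So we need loops at $q=s\circ e$ that end with the very word $e$ that led from $s$ to $q$. The choice of $q$ in Lemma~\ref{lem:step} does not provide them.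

\begin{example}\label{ex:rank}
Let $Q=\{s,q,p\}$, let the letter $0$ act by $s\mapsto q$, $q\mapsto p$, $p\mapsto p$, and let the letter $1$ send every state to $q$. For $b=0$ the proof of Lemma~\ref{lem:step} may take $e=0$ and the state $q=s\circ0$, since $A(q)=A(p)=\{p,q\}$. No loop at $q$ ends in $0$, because from $p$ and $q$ the letter $0$ leads to $p$. The word $e=00$ does better: it sends every state to $p$, so every word ending in $e$ is a loop at $p=s\circ e$.
\end{example}

A word that sends all states to one state need not exist, as $T_{\mathrm{ev}}$ shows. The substitute is a word $e$ whose image $R=Q\circ e$ is as small as possible. Words ending in $e$ then permute $R$, and suitable powers of them fix $R$ pointwise.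

\emph{Complexity.} Given two such loops $u$ and $v$, we use $u^av$ and $u^{a+1}v$ with $a$ very large. The resulting streams are long periodic stretches interrupted by isolated copies of one fixed word. A window of length $k$ no longer than the stretches sees at most one interruption, and is then determined by the position of the interruption; this gives about $k$ factors of length $k$.

\begin{lemma}\label{lem:refined}
Let $c=(W,h)$ be an anchored condition, $T$ a transducer with input alphabet $\{0,1\}$, $b\in\{0,1\}$ and $n\in\mathbb N$. There is a condition $d=(e,g)$, with $e$ beginning with $b$, such that $c\cdot d=(W',h')$ satisfies: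
\begin{enumerate}
\item[(i)] $c\cdot d$ is $T$-stable;
\item[(ii)] $c\cdot d$ is anchored;
\item[(iii)] each of $g(0)$ and $g(1)$ contains both letters $0$ and $1$;
\item[(iv)] there is $k\ge n+1$ such that every stream $h'(x)$, $x\in2^\omega$, has at most $k\bigl(1+\frac1{n+1}\bigr)$ factors of length $k$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $\circ$ be the action \eqref{eq:action}, write $B\circ w=\{q\circ w:q\in B\}$ for $B\subseteq Q$, and let $s=\delta^*(q_0,W)$. Among the words that begin with $b$ choose $e$ with $|Q\circ e|$ minimal, and put $R=Q\circ e$ and $r=|R|$. For $i\in\{0,1\}$ the set $R\circ ie=Q\circ eie$ is contained in $R$, because $eie$ ends in $e$, and has at least $r$ elements, because $eie$ begins with $b$. So $ie$ maps $R$ onto $R$ and acts on it as a permutation, whose order divides $r!$. Hence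
\[
u=(0e)^{r!}\qquad\text{and}\qquad v=(1e)^{r!}
\]
act as the identity on $R$. Let $Z=h(u)$ and $S=h(v)$, choose $a\ge(n+1)(|Z|+|S|)$, and put
\[
g(0)=u^av,\qquad g(1)=u^{a+1}v .
\]
The morphism $g$ is the composition of $0\mapsto0^a1$, $1\mapsto0^{a+1}1$ with $0\mapsto u$, $1\mapsto v$. The first is noncommuting because $0^a1\,0^{a+1}1$ and $0^{a+1}1\,0^a1$ differ at position $a$, and the second because $u$ and $v$ begin with different letters. So $g$ is noncommuting by Lemma~\ref{lem:decode}(b), and $d=(e,g)$ is a condition.

(i) The state $\delta^*(q_0,W')=s\circ e$ lies in $R$, and $g(0)$, $g(1)$ act as the identity on $R$.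

(ii) Both $g(0)$ and $g(1)$ end in $v$, hence in $1e$, and we saw above that this suffices.

(iii) Both words contain $u$, which begins with $0$, and $v$, which begins with $1$.

(iv) Every stream $h'(x)$ has the form $Z^{a_1}SZ^{a_2}S\cdots$ with $a_j\in\{a,a+1\}$; we call the copies of $S$ shown here \emph{marked}. Let $k=a|Z|$. At least $k$ letters lie between two consecutive marked copies, so a window of length $k$ meets at most one of them. A window that meets none lies inside some $Z^{a_j}$. It is then a factor of $Z^\omega$, determined by its starting position modulo $|Z|$, so there are at most $|Z|$ such factors. If the window meets one marked copy, its parts to the left and to the right of that copy are shorter than $k=|Z^a|$, so they are a suffix and a prefix of $Z^a$. The window is then a factor of $Z^aSZ^a$ that meets the middle $S$, and a window of length $k$ can meet a block of length $|S|$ in $k+|S|-1$ positions. In total there are at most $k+|S|+|Z|$ factors of length $k$. Since $k\ge a\ge(n+1)(|Z|+|S|)$, this is at most $k\bigl(1+\frac1{n+1}\bigr)$, and $k\ge n+1$.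
\end{proof}

The condition $(\varepsilon,\mathrm{id})$ is anchored. Let it be the root $c_\varepsilon$, and obtain $c_{sb}$ from $c_s$ by Lemma~\ref{lem:refined} with $T=T_{|s|}$ and $n=|s|$; item (ii) keeps the construction going. This is a tree of conditions. For the rest of the proof of Theorem~\ref{thm:perfect}, $K$ is the set that Lemma~\ref{lem:fusion} assigns to this tree.

\begin{proposition}\label{prop:K}
Every $\sigma\in K$ is uniformly recurrent, satisfies $\liminf_mp_\sigma(m)/m\le1$, and transduces to no $\langle f\rangle$ with $f$ unbounded.
\end{proposition}

\begin{proof}
Let $\sigma=\sigma_\beta$ and $(W_n,h_n)=c_{\beta|_n}$, and write $\sigma=W_nh_n(x_n)$; the stream $x_n$ is unique because $h_n$ is injective on $2^\omega$.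

\emph{Uniform recurrence.} Let $f$ be a factor of $\sigma$. Since $|W_n|\ge n$, it occurs in some prefix $W_n$. Let $D=\max(|h_n(0)|,|h_n(1)|)$. In $\sigma=W_n\,h_n(x_n(0))\,h_n(x_n(1))\cdots$ the word $W_n$ occurs at the beginning and, by (ii), at the end of every block. These occurrences start at position $0$ and then at distances at most $D$. So every factor of $\sigma$ of length $D+|W_n|$ contains $W_n$, and therefore $f$.

\emph{Complexity.} By uniform recurrence every factor of $\sigma$ occurs arbitrarily far to the right, so it occurs in the tail $h_{n+1}(x_{n+1})$. By (iv) there is $k_n\ge n+1$ with $p_\sigma(k_n)\le k_n\bigl(1+\frac1{n+1}\bigr)$. As $k_n\to\infty$, the lower limit is at most $1$.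

\emph{Unbounded $f$.} Suppose that $T_n(\sigma)=\langle f\rangle$ with $f$ unbounded. An ultimately periodic stream with infinitely many $1$'s has runs of $0$'s of bounded length, so $\langle f\rangle$ is not ultimately periodic. Let $(y,\varphi)$ be the trace of $T_n$ on the $T_n$-stable condition $c_{\beta|_{n+1}}$. Then $\langle f\rangle=y\varphi(x_{n+1})$ by \eqref{eq:trace}, and $\varphi$ is noncommuting by Lemma~\ref{lem:dichotomy}. Two powers of $0$ commute, so for some letter $i$ the word $\varphi(i)$ contains a $1$. We must show that $i$ occurs often in $x_{n+1}$, and for this we look one level further. Let $c_{\beta|_{n+2}}=c_{\beta|_{n+1}}\cdot(e,g)$. By uniqueness $x_{n+1}=e\,g(x_{n+2})$, so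
\[
\langle f\rangle=y\varphi(e)\;\varphi(g(x_{n+2}(0)))\;\varphi(g(x_{n+2}(1)))\cdots .
\]
By (iii) both $g(0)$ and $g(1)$ contain $i$, so both $\varphi(g(0))$ and $\varphi(g(1))$ contain a $1$. If $D'$ is the larger of their lengths, every run of $0$'s in $\langle f\rangle$ has length at most $|y\varphi(e)|+2D'$. This contradicts the unboundedness of $f$.
\end{proof}

The stream $\langle f\rangle$ with $f$ unbounded is not uniformly recurrent, since the factor $1$ has unbounded gaps. This alone does not separate its degree from the degrees in $K$, because uniform recurrence is not a property of degrees: putting a new letter in front of a stream destroys it. That is why the third statement needs its own argument.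

\section{Graphs of transducers are small}\label{sec:graphs}

Two things are missing for Theorem~\ref{thm:perfect}: we have not excluded that $K$ contains ultimately periodic streams, or distinct streams of the same degree. The count in Proposition~\ref{prop:local} avoids these on a set of size $2^{\aleph_0}$, but we want a perfect set. The tool is Baire category. Recall that a subset of a topological space is \emph{nowhere dense} if every nonempty open set contains a nonempty open set disjoint from it, and \emph{meager} if it is a countable union of nowhere dense sets. We use the following theorem of Mycielski \cite{Myc}; see also \cite[Theorem 19.1]{Kec}.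

\begin{theorem}[Mycielski]\label{thm:myc}
Let $X$ be a nonempty complete separable metric space without isolated points and let $\mathcal R\subseteq X\times X$ be meager. Then there is a set $P\subseteq X$ homeomorphic to the Cantor set such that $(x,x')\notin\mathcal R$ for all distinct $x,x'\in P$.
\end{theorem}

The relation $\ge$ on binary streams is the union of the countably many graphs
\[
G_n=\{(\sigma,\tau)\in2^\omega\times2^\omega:T_n(\sigma)=\tau\}.
\]

\begin{lemma}\label{lem:graph}
Each $G_n$ is a Borel set of product measure zero. If $A,B\subseteq2^\omega$ and $B$ has no isolated points, then $G_n\cap(A\times B)$ is nowhere dense in $A\times B$.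
\end{lemma}

\begin{proof}
Let $T=T_n$ and $o_j(\sigma)=\lambda^*(q_0,\sigma|_j)$. Then $T(\sigma)=\tau$ if and only if $o_j(\sigma)$ is a prefix of $\tau$ for every $j$, and for every $m$ there is $j$ with $|o_j(\sigma)|\ge m$. For fixed $j$ and $m$ each of these two statements depends on finitely many letters of $\sigma$ and $\tau$ and so defines a clopen set. Hence $G_n$ is Borel. For each $\sigma$ there is at most one $\tau$ with $(\sigma,\tau)\in G_n$, and points have measure zero, so $G_n$ is null by Fubini's theorem.

Let $U\subseteq A$ and $V\subseteq B$ be nonempty and relatively open. If $U\times V$ misses $G_n$, there is nothing to do. Otherwise let $(\sigma,\tau)\in G_n\cap(U\times V)$. Since $\tau$ is not isolated in $B$, there is $\tau'\in V$ with $\tau'(m)\ne\tau(m)$ for some $m$. Choose $j$ with $|o_j(\sigma)|>m$. Let $U'$ be the set of streams in $U$ with prefix $\sigma|_j$, and $V'$ the set of streams in $V$ with letter $\tau'(m)$ at position $m$. Then $U'\times V'$ is relatively open and contains $(\sigma,\tau')$. It misses $G_n$, because on every input in $U'$ the transducer writes $\tau(m)$ at position $m$.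
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:perfect}]
Let $K$ be as in Section~\ref{sec:refined}. It is homeomorphic to $2^\omega$, so it is a compact metric space without isolated points. Let $\mathcal R\subseteq K\times K$ be the set of pairs $(\sigma,\tau)$ such that $\sigma\ge\tau$, or $\tau\ge\sigma$, or one of $\sigma,\tau$ is ultimately periodic. It is the union of countably many sets: the sets $G_n\cap(K\times K)$, their images under exchanging the coordinates, and the sets $\{\rho\}\times K$ and $K\times\{\rho\}$ with $\rho\in K$ ultimately periodic. The first are nowhere dense by Lemma~\ref{lem:graph}, the second because the exchange is a homeomorphism, and the third because they are closed and, $\rho$ not being isolated, have empty interior. So $\mathcal R$ is meager, and Theorem~\ref{thm:myc} gives a Cantor set $P\subseteq K$ with $(\sigma,\tau)\notin\mathcal R$ for all distinct $\sigma,\tau\in P$.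

Distinct members of $P$ are incomparable. Every $\sigma\in P$ forms a pair outside $\mathcal R$ with any other member of $P$, so it is not ultimately periodic, and it has atom degree by Lemma~\ref{lem:fusion}. This is (1). Items (2) and (3) follow from Proposition~\ref{prop:K}, with the Morse--Hedlund theorem for the lower bound on $\liminf_mp_\sigma(m)/m$. Each $p_k$ is unbounded, so no $\sigma\in P$ has the degree of $\langle p_k\rangle$.
\end{proof}

The same lemma turns the heuristic from the introduction into a proof.

\begin{proof}[Proof of Theorem~\ref{thm:null}]
Identify $\sigma\in2^\omega$ with the pair $(E,O)=(T_{\mathrm{ev}}(\sigma),T_{\mathrm{odd}}(\sigma))$ of its even-indexed and odd-indexed subsequences. This is a homeomorphism of $2^\omega$ onto $2^\omega\times2^\omega$ that carries Lebesgue measure to the product measure. Suppose that $\sigma$ has atom degree. Since $\sigma\ge E$, either $E$ is ultimately periodic or $E\ge\sigma$, and in the second case $E\ge\sigma\ge O$. So the streams of atom degree are contained in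
\[
\bigcup_{\rho\ \text{ultimately periodic}}\bigl(\{\rho\}\times2^\omega\bigr)\ \cup\ \bigcup_nG_n .
\]
Both unions are countable. Each set $\{\rho\}\times2^\omega$ is null, closed and has empty interior, and each $G_n$ is null and nowhere dense by Lemma~\ref{lem:graph}. Hence the set of streams of atom degree is null and meager. It is dense by Proposition~\ref{prop:local}, and it contains a perfect set of pairwise incomparable streams by Theorem~\ref{thm:perfect}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Kec}
Kechris, \emph{Classical Descriptive Set Theory}.

\bibitem{Myc}
Mycielski, Fund.\ Math.\ 55 (1964).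

\bibitem{TD}
\emph{Transducer degrees: atoms, infima and suprema}, doi:10.1007/s00236-019-00353-7,
\texttt{https://springerlink.bibliotecabuap.elogim.com/10.1007/s00236-019-00353-7}.

\end{thebibliography}
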